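# The representation dimension of $k(C_3\times C_3)$

Let $k$ be an algebraically closed field of characteristic $3$ and let $C_3$ be the cyclic group of order $3$. We want the representation dimension of the group algebra $k(C_3\times C_3)$. For a finite-dimensional non-semisimple algebra $B$ this number is
$$\operatorname{rep.dim}B=\inf\{\operatorname{gl.dim}\operatorname{End}_B(M): M \text{ a finitely generated generator-cogenerator of } \operatorname{mod}B\}.$$

The first guess is $3$. The algebra has infinitely many indecomposable modules, this rules out the values $\le 2$ (Proposition 1), and $3$ is the smallest value left. To confirm such a guess one must exhibit one module $M$ whose endomorphism algebra has global dimension $3$. We first test the guess on two smaller families, where a very natural $M$ works. Then we watch that $M$ fail for $k(C_3\times C_3)$, and repair it.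

Throughout, "module" means finitely generated module, and $k$ is now any field.

## 1. Three, the least value allowed by infinite type, and two small algebras

**Recollections.** For a $B$-module $M$, $\operatorname{add}M$ is the class of direct summands of finite direct sums $M^n$. The module $M$ is a *generator-cogenerator* if $\operatorname{add}M$ contains all projective and all injective $B$-modules. If $B$ is self-injective, this just says that $B\in\operatorname{add}M$. We regard $\operatorname{Hom}_B(M,X)$ as a right $\operatorname{End}_B(M)$-module. The functor $\operatorname{Hom}_B(M,-)$ is an equivalence from $\operatorname{add}M$ to the projective $\operatorname{End}_B(M)$-modules.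

If $M$ is a generator, then $\operatorname{Hom}_B(M,-)$ is fully faithful on all of $\operatorname{mod}B$. Indeed, choose right $\operatorname{add}M$-approximations to get $M_1\to M_0\to X\to0$, exact because $M$ is a generator and such that $\operatorname{Hom}_B(M,-)$ turns it into a projective presentation of $\operatorname{Hom}_B(M,X)$. Then both $\operatorname{Hom}(\operatorname{Hom}_B(M,X),\operatorname{Hom}_B(M,X'))$ and $\operatorname{Hom}_B(X,X')$ are the kernel of $\operatorname{Hom}_B(M_0,X')\to\operatorname{Hom}_B(M_1,X')$.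

**Proposition 1.** (a) If $M'$ is a generator-cogenerator of $\operatorname{mod}B$ with $\operatorname{gl.dim}\operatorname{End}_B(M')\le2$, then $B$ has finite representation type. (b) If $k[x,y]/(x,y)^2$ is a quotient of $B$, then $B$ has infinite type. In that case $\operatorname{rep.dim}B\ge3$.

*Proof.* (a) Let $X$ be a $B$-module and $0\to X\to I^0\to I^1$ an injective copresentation, so $I^0,I^1\in\operatorname{add}M'$. Then
$$0\to\operatorname{Hom}(M',X)\to\operatorname{Hom}(M',I^0)\to\operatorname{Hom}(M',I^1)\to C\to0$$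
is exact with projective middle terms, and $\operatorname{pd}C\le2$. So the second syzygy $\operatorname{Hom}(M',X)$ is projective, that is, isomorphic to $\operatorname{Hom}(M',X')$ with $X'\in\operatorname{add}M'$. By full faithfulness $X\cong X'\in\operatorname{add}M'$. Hence every indecomposable module is one of the finitely many indecomposable summands of $M'$.

(b) For $n\ge1$ let $X_n=k^n\oplus k^n$, where $x$ maps the first summand to the second by the identity, $y$ maps it by a nilpotent Jordan block $J_n$, and both kill the second summand. Then $\operatorname{rad}X_n$ is the second summand. If $X_n=X'\oplus X''$, then the Kronecker module $(X_n/\operatorname{rad}X_n,\ \operatorname{rad}X_n)$ with its two maps $x,y$ decomposes accordingly. An endomorphism of it is a pair $(a,b)$ with $b=a$ and $aJ_n=J_na$. So its endomorphism ring is $k[J_n]$, which is local, and one part is zero. Say the part of $X'$ is zero; then $X'$ has zero top and $X'=0$. So the $X_n$ are indecomposable, with distinct dimensions $2n$. $\square$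

For upper bounds we need to resolve the simple modules of an endomorphism algebra.

**Definition.** Let $\mathcal L$ be a finite list of pairwise non-isomorphic $B$-modules with local endomorphism rings, and $M$ their direct sum. A map $N\to T$ with $N,T\in\mathcal L$ is *radical* if it is not an isomorphism. A map between direct sums of members of $\mathcal L$ is radical if all its components are. We write $\operatorname{rad}(M,T)$ for the radical maps $M\to T$. A map $g:X\to G$ of $B$-modules is *$M$-epi* if $\operatorname{Hom}(N,X)\to\operatorname{Hom}(N,G)$ is onto for all $N\in\mathcal L$.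

For example, let $B=k[t]/(t^2)$ and $\mathcal L=\{k,B\}$. The inclusion $k=tB\to B$ is radical. The projection $B\to k$ is onto but not $M$-epi: every map $k\to B$ has image in $tB$, so $\mathrm{id}_k$ does not lift.

**Proposition 2.** Suppose that for each $T\in\mathcal L$ there are $X_0,X_1,X_2\in\operatorname{add}M$ and an exact sequence $0\to X_2\to X_1\xrightarrow{g}X_0\xrightarrow{f}T$ such that

* (i) $f$ is radical, and every radical map $N\to T$ with $N\in\mathcal L$ factors through $f$;
* (ii) $g:X_1\to\ker f$ is $M$-epi.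

Then $\operatorname{gl.dim}\operatorname{End}_B(M)\le3$.

*Proof.* Apply $\operatorname{Hom}(M,-)$. By (i) the image of $\operatorname{Hom}(M,X_0)$ in $\operatorname{Hom}(M,T)$ is $\operatorname{rad}(M,T)$. The kernel of $\operatorname{Hom}(M,X_0)\to\operatorname{Hom}(M,T)$ is $\operatorname{Hom}(M,\ker f)$, which by (ii) is the image of $\operatorname{Hom}(M,X_1)$. By left exactness
$$0\to\operatorname{Hom}(M,X_2)\to\operatorname{Hom}(M,X_1)\to\operatorname{Hom}(M,X_0)\to\operatorname{rad}(M,T)\to0$$
is exact. So the simple module $\operatorname{Hom}(M,T)/\operatorname{rad}(M,T)$ has projective dimension $\le3$. As $T$ runs through $\mathcal L$, these are all the simple $\operatorname{End}(M)$-modules, and the global dimension is the maximum of their projective dimensions. $\square$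

If $\ker f\in\operatorname{add}M$, we take $X_1=\ker f$, $X_2=0$, and (ii) is automatic. If $T$ is not a summand of $X_0$, then $f$ is automatically radical.

**Test 1: $B=k[x]/(x^n)$, $n\ge 2$.** Put $P_i=k[x]/(x^i)$ and $M=P_1\oplus\dots\oplus P_n$. For $T=P_n=B$ use the injection $x:P_{n-1}\to B$: a radical map to $B$ is not onto, so it lands in $xB\cong P_{n-1}$. For $T=P_i$ with $i<n$ use $f:P_{i-1}\oplus P_{i+1}\to P_i$, $f(a,b)=xa+\bar b$ (with $P_0=0$). Radical maps with image in $xP_i$ factor through $P_{i-1}$; the others send the generator of some $P_j$, $j>i$, to a unit, and lift to $P_{i+1}$. In $\ker f$ we have $b\in xP_{i+1}\cong P_i$, and $b$ determines $a$, so $\ker f\cong P_i$. Hence $\operatorname{gl.dim}\le2$. The representation dimension is at most $2$; there is no conflict with the guess, since this algebra has finite type.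

**Test 2: $B=k[x,y]/(x^2,y^2)$**, with maximal ideal $\mathfrak n=(x,y)$. Its graded dimensions are $1,2,1$. It is local, and self-injective because $(a,b)\mapsto$ (coefficient of $xy$ in $ab$) is a non-degenerate form. Put $S=B/\mathfrak n$, $P_2=B/\mathfrak n^2$, $P_3=B$ and $M=S\oplus P_2\oplus B$. A map from $B/\mathfrak n^i$ to $T$ is an element $t\in T$ with $\mathfrak n^it=0$.

* $T=S$: $f:P_2\to S$, with kernel $S^2$. Every radical map to $S$ comes from $P_2$ or $B$ and factors.
* $T=B$: $f:P_2^2\to B$, $(p_1,p_2)\mapsto xp_1+yp_2$. A radical map is not onto, as a surjection onto $B$ splits, so it lands in $\mathfrak n=\operatorname{im}f$. Any $t\in\mathfrak n$ lifts to $P_2^2$, which is killed by $\mathfrak n^2$; this handles $P_2$ and $B$. For $S$, $t$ is a multiple of $xy=f(y,0)$ and $(y,0)\in\operatorname{soc}P_2^2$. So $P_2^2\to\mathfrak n$ is $M$-epi. The kernel is spanned by $(x,0),(0,y),(y,-x)$, so it is $S^3$.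
* $T=P_2$: $f:B\oplus S^2\to P_2$, projection plus the inclusion of $S^2=\operatorname{soc}P_2$. Maps into $\mathfrak nP_2=\operatorname{soc}P_2$ factor through $S^2$; otherwise the generator goes to a unit, the source is $P_2$ (an isomorphism, so not radical) or $B$ (lifts to $B$). The kernel is $\cong\mathfrak n$. Take $X_1=P_2^2\to\mathfrak n$, which is $M$-epi, and $X_2=S^3$.

So $\operatorname{gl.dim}\operatorname{End}(M)\le3$, and with Proposition 1 $\operatorname{rep.dim}k[x,y]/(x^2,y^2)=3$. The guess survives, and the truncations $B/\mathfrak n^i$ suffice.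

## 2. The truncations $A/\mathfrak m^i$ and the module $L$

Let $A=k[x,y]/(x^3,y^3)$, $\mathfrak m=(x,y)$. If $\operatorname{char}k=3$ and $g,h$ generate the two factors of $C_3\times C_3$, then $(g-1)^3=g^3-1=0$ and likewise for $h$. So $x\mapsto g-1$, $y\mapsto h-1$ defines a surjection $A\to k(C_3\times C_3)$ of $9$-dimensional algebras, an isomorphism.

$A$ is graded with $\deg x=\deg y=1$. Put
$$V=A_1,\qquad u=x^2y,\quad v=xy^2,\quad s=x^2y^2 .$$
Bases are: $A_0:1$; $A_1:x,y$; $A_2:x^2,xy,y^2$; $A_3:u,v$; $A_4:s$. So $\mathfrak m^5=0$. The products are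
$$x\cdot(x^2,xy,y^2)=(0,u,v),\quad y\cdot(x^2,xy,y^2)=(u,v,0),\quad xu=0,\ xv=yu=s,\ yv=0. \tag{1}$$

**Lemma 3.** (a) The multiplication $A_d\times A_{4-d}\to A_4=ks$ is a perfect pairing. (b) If $0\ne r\in A_d$ and $d+i\le4$, then $A_ir\ne0$. (c) Let $0\le a\le d<b\le5$, let $0\neq r\in A_d$ be regarded as an element of $\mathfrak m^a/\mathfrak m^b$, and suppose $\mathfrak m^ir=0$ there. Then $d+i\ge b$. In particular $\operatorname{soc}(\mathfrak m^a/\mathfrak m^b)=A_{b-1}$ for $a<b\le5$.

*Proof.* (a) $x^iy^j$ is paired to $s$ with $x^{2-i}y^{2-j}$ and to $0$ with the other monomials of degree $4-d$. (b) By (a), $0\ne A_{4-d}r=A_{4-d-i}A_ir$. (c) If $d+i\le b-1\le4$, then $A_ir$ is nonzero in $A_{d+i}$ by (b), and $A_{d+i}$ survives in $\mathfrak m^a/\mathfrak m^b$. For the socle take $i=1$. $\square$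

By (a), the form $(a,b)\mapsto$ (coefficient of $s$ in $ab$) is non-degenerate, so $A$ is self-injective; it is local. So $M$ is a generator-cogenerator as soon as $A$ is a summand of $M$. By Proposition 1, $\operatorname{rep.dim}A\ge3$.

Put $P_i=A/\mathfrak m^i$, so that $S=k=P_1$ and $A=P_5$; dimensions are $1,3,6,8,9$. Test 2 suggests $M_0=P_1\oplus\dots\oplus P_5$. We now show exactly where it fails.

**Proposition 4.** $\operatorname{gl.dim}\operatorname{End}_A(M_0)\ge4$. The simple module belonging to $P_4$ has projective dimension at least $4$.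

*Proof.* **Step 1.** *We cover the radical maps $P_i\to P_4$.* Let
$$f_0:A\oplus P_3^2\to P_4,\qquad (a,p_1,p_2)\mapsto\bar a+xp_1+yp_2 .$$
A map $P_i\to P_4$ is an element $t\in P_4$ with $\mathfrak m^it=0$; we may take $t\ne0$ homogeneous of degree $d$. If $d=0$, then $i\ge4$; for $i=4$ the map is an isomorphism, and for $i=5$ it lifts to $A$. If $d\ge1$, write $t=xp_1+yp_2$ with $p_j\in A_{d-1}$. By Lemma 3(c), $d+i\ge4$, so $\mathfrak m^ip_j$ lies in degrees $\ge3$ and vanishes in $P_3$; thus the map factors through $P_3^2$. Also $f_0$ is radical.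

**Step 2.** *We cover the kernel.* Put $K=\{\kappa\in P_3^2:x\kappa_1+y\kappa_2=0\text{ in }P_4\}$ and define
$$g_0:P_4^2\oplus K\to\ker f_0,\qquad (p_1,p_2,\kappa)\mapsto(xp_1+yp_2;\,-\bar p_1+\kappa_1,\,-\bar p_2+\kappa_2),$$
where multiplication by $x$ or $y$ is the map $P_4\to\mathfrak m\subset A$, well defined because $\mathfrak m^5=0$. Let $P_i\to\ker f_0$ be a map. The first component $t$ of the image of the generator lies in $\mathfrak m$ and $\mathfrak m^it=0$. Treat each homogeneous component, of degree $d\ge1$: if it is nonzero, then $d+i\ge5$, and writing it as $xp_1+yp_2$ with $p_j\in A_{d-1}$ gives $\mathfrak m^ip_j=0$ in $P_4$. So the first component lifts to $P_4^2$, and after subtraction the image lies in $K$. Hence $g_0$ is $M_0$-epi.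

Now $K$ is zero in degree $0$; in degree $1$ it is $kw$ with $w=(y,-x)$; in degree $2$ it is the kernel of the surjection $A_2^2\to A_3$, of dimension $4$, with basis $xw=(xy,-x^2)$, $yw=(y^2,-xy)$, $r_1=(x^2,0)$, $r_2=(0,y^2)$. So $K\cong P_2\oplus S^2\in\operatorname{add}M_0$.

**Step 3.** *We identify the next kernel.* If $g_0(p_1,p_2,\kappa)=0$, then $xp_1+yp_2=0$ in $A$ and $\kappa=(\bar p_1,\bar p_2)$, which is then in $K$. So
$$\ker g_0\cong L:=\{(p_1,p_2)\in P_4^2:xp_1+yp_2=0\text{ in }A\}.$$
Thus $\operatorname{Hom}(M_0,L)$ is a third syzygy of the simple module at $P_4$. If that module had projective dimension $\le3$, then $\operatorname{Hom}(M_0,L)$ would be projective, and $L\in\operatorname{add}M_0$ by full faithfulness.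

**Step 4.** *We show that $L\notin\operatorname{add}M_0$.* The map $P_4^2\to\mathfrak m$ is onto with graded dimensions $2,4,6,4\to2,3,2,1$, so $L$ has dimensions $1,4,3$ in degrees $1,2,3$. Here $L_1=kw$; $L_2$ has basis $xw,yw,r_1,r_2$; and $L_3$ has basis
$$x^2w=(u,0),\qquad xyw=(v,-u),\qquad y^2w=(0,-v).$$
Since $xr_1=0$, $yr_1=x^2w$, $xr_2=-y^2w$, $yr_2=0$, for $t=\alpha xw+\beta yw+\gamma r_1+\delta r_2$ we have
$$xt=\alpha x^2w+\beta xyw-\delta y^2w,\qquad yt=\alpha xyw+\beta y^2w+\gamma x^2w. \tag{2}$$
If $xt=yt=0$, all four coefficients vanish; also $xw\ne0$. So $\operatorname{soc}L=L_3$ has dimension $3$. The top of $L$ is spanned by $w,r_1,r_2$ and has dimension $3$. If $L\in\operatorname{add}M_0$, it is a sum of three modules $P_i$ of total dimension $8$. The only way is $6+1+1$, but $\operatorname{soc}(P_3\oplus S^2)$ has dimension $3+2=5$. Contradiction. $\square$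

## 3. Relaxing $xc_1+yc_2=0$ to $xc_1+yc_2\in\mathfrak m^3$

The obstruction is $L$, the module of pairs with $xp_1+yp_2=0$. We do not add $L$. Instead we allow an error term: if the cover $P_4^2\to\mathfrak m$ is enlarged by $R=\mathfrak m^3$, to $(p_1,p_2,r)\mapsto xp_1+yp_2+r$, then its kernel becomes the module of pairs with $xp_1+yp_2\in\mathfrak m^3$. This condition is empty for pairs of degree $\ge2$, so the new module is much simpler: it consists of one element $w$ in degree $1$ and of two full copies of $\mathfrak m^2/\mathfrak m^4$. Precisely, put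
$$R=\mathfrak m^3,\quad U=\mathfrak m/\mathfrak m^3,\quad W=\mathfrak m^2/\mathfrak m^4,\quad Q=\{(c_1,c_2)\in P_4\oplus P_4:xc_1+yc_2\in\mathfrak m^3\},$$
where multiplication by $x,y$ is the map $P_4\to\mathfrak m\subset A$. Then $L\subset Q$, and $(c_1,c_2)\mapsto xc_1+yc_2$ induces $Q/L\cong R$. The submodule $Q_{\ge2}$ is $W^2$, the element $w$ generates a copy of $P_3$, and the overlap of $Aw$ with $W^2$ is $\mathfrak mw\cong\mathfrak mP_3=U$. Let
$$\mathcal L=\{S,\ P_2,\ P_3,\ P_4,\ A,\ R,\ U,\ W,\ Q\},\qquad M=\bigoplus_{N\in\mathcal L}N .$$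

**Theorem A.** For every field $k$, $\operatorname{gl.dim}\operatorname{End}_A(M)=3$ and $\operatorname{rep.dim}A=3$. In particular $\operatorname{rep.dim}k(C_3\times C_3)=3$ for $k$ of characteristic $3$.

**Theorem B.** Let $k$ be any field of characteristic $3$ and $G$ a finite group with a normal Sylow $3$-subgroup $P\cong C_3\times C_3$. Then $\operatorname{rep.dim}kG=3$.

By Proposition 1, $\operatorname{gl.dim}\operatorname{End}_A(M)\ge3$. For Theorem A it remains to verify Proposition 2, by means of these nine sequences, one for each $T\in\mathcal L$ (the last term):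
$$\begin{aligned}
&0\to S\to P_2^2\to U &&\text{(E1)}\\
&0\to U\to P_3\oplus W^2\to Q &&\text{(E2)}\\
&0\to P_2^5\to U^4\to W &&\text{(E3)}\\
&0\to W^2\to Q\oplus S^2\to P_2 &&\text{(E4)}\\
&0\to W^3\to Q^2\to P_4\oplus U\to P_3 &&\text{(E5)}\\
&0\to Q\to P_4^2\oplus R\to A &&\text{(E6)}\\
&0\to Q\to P_4^2\oplus W^3\oplus R\to A\oplus Q^2\to P_4 &&\text{(E7)}\\
&0\to P_2^6\to P_3\oplus U^4\to Q\to R &&\text{(E8)}\\
&0\to U^2\to P_3^2\oplus W^5\to R^2\oplus Q^2\to S &&\text{(E9)}
\end{aligned}$$
In each of them $T$ is not a summand of the source of $f$ (the last map). Once we know that the nine modules are pairwise non-isomorphic with local endomorphism rings, $f$ is radical in every case.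

## 4. Homogeneous maps out of the nine modules

**The grading.** $P_i$ lives in degrees $0,\dots,i-1$; $R$ in $3,4$; $U$ in $1,2$; $W$ in $2,3$; in each degree $d$ that occurs the component is $A_d$. For $Q$, a pair of degree $0$ satisfies the condition only if it is $0$, and a pair in $A_1^2$ only if it is a multiple of $w=(y,-x)$. So
$$Q_0=0,\quad Q_1=kw,\quad Q_2=A_2^2,\quad Q_3=A_3^2,\quad Q_{\ge2}=W^2,\quad \dim Q=11,\qquad rw=(ry,-rx).$$
The elements $xw=(xy,-x^2)$, $yw=(y^2,-xy)$ are independent, $x^2w=(u,0)\ne0$, and $\mathfrak m^3Q=0$. Moreover $Q_3=VQ_2$ and $Q_3\subset\operatorname{soc}Q$.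

A Hom space between graded modules is the direct sum of its homogeneous components. All maps $f$ and $g$ below are homogeneous after shifting the summands of their sources, so kernels are graded. Lemma 8 will show that $\operatorname{rad}(N,T)$ is a graded subspace. If each homogeneous component of a map factors through $g$, so does the map. **So every factorization property need be checked only for homogeneous maps $N\to T$ or $N\to G$.**

**Lemma 5.** Let $T$ be an $A$-module.

* (P) $\operatorname{Hom}(P_i,T)=\{t\in T:\mathfrak m^it=0\}$.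
* (R) $\operatorname{Hom}(R,T)=\{(t_1,t_2):xt_1=0,\ yt_2=0,\ yt_1=xt_2\}$, the images of $u,v$.
* (W) $\operatorname{Hom}(W,T)=\{(a,b,c):xa=0,\ ya=xb,\ yb=xc,\ yc=0,\ \mathfrak m^2a=\mathfrak m^2b=\mathfrak m^2c=0\}$, the images of $x^2,xy,y^2$.
* (U) $\operatorname{Hom}(U,T)=\{(t_1,t_2):yt_1=xt_2,\ \mathfrak m^2t_1=\mathfrak m^2t_2=0\}$, the images of $x,y$, which we denote $X,Y$ when regarded as generators of $U$.
* (Q) $\operatorname{Hom}(Q,T)$ consists of the triples $(\varphi_1,\varphi_2,t)$, $\varphi_i\in\operatorname{Hom}(W,T)$ the restrictions to the two copies of $W$ in $Q$ and $t\in T$ the image of $w$, with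
$$lt=\varphi_1(ly)-\varphi_2(lx)\qquad\text{for } l=x,y. \tag{3}$$

*Proof.* (P) is clear. For $R,W,U$ the stated relations hold in the module, so it is enough to see that the module they present is not larger. For $R$: generators in degree $3$ ($2$ of them); in degree $4$ the products $xt_1,yt_1,xt_2,yt_2$ reduce to the single element $yt_1=xt_2$; in degree $5$, $x(yt_1)=y(xt_1)=0$ and $y(yt_1)=y(xt_2)=x(yt_2)=0$. So the dimensions are at most $2,1,0$, those of $R$. For $W$: $3$ generators, then $6$ products with $4$ independent relations, so $3,2$, and nothing more as $\mathfrak m^2$ kills the generators. For $U$: $2$ generators and $4-1=3$ products, so $2,3$.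

For $Q$: the map $W^2\oplus A\to Q$, $(\omega,a)\mapsto\omega+aw$, is onto. If $\omega+aw=0$ then $aw\in Q_{\ge2}$, so $a\in\mathfrak m$ and $\omega=-aw$. The kernel $\{(-rw,r):r\in\mathfrak m\}$ is generated by the elements with $r=x$ and $r=y$. A map on $W^2\oplus A$ given by $(\varphi_1,\varphi_2,t)$ kills them if and only if (3) holds, because $lw=(ly,-lx)$. $\square$

**Definition.** A homogeneous map from $R$, $U$ or $W$ to a graded module $T$ has *level $e$* if it sends the generators into $T_e$. A homogeneous map from $Q$ has level $e$ if it sends $Q_2$ to $T_e$, hence $w$ to $T_{e-1}$.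

For example, the inclusion $R\subset A$ has level $3$, multiplication by $l\in V$ is a map $W\to R$ of level $3$ (well defined as $\mathfrak m^5=0$), and $\mathrm{id}_Q$ has level $2$. A map from $R,U,W$ of level $e$ is zero if $T_e=0$, and has semisimple image if $T_e\subset\operatorname{soc}T$. A map from $Q$ of level $e$ is zero if $T_e=T_{e-1}=0$. Levels where the map is zero for these reasons will not be mentioned.

**Lemma 6.** The following are the solutions in $A_e$ of the given equations in $A_{e+1}$.

* (R) $xt_1=0,\ yt_2=0,\ yt_1=xt_2$: only $0$ for $e=0,1,2$; $k(u,v)$ for $e=3$.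
* (W) $xa=0,\ ya=xb,\ yb=xc,\ yc=0$: only $0$ for $e=0,1$; $k(x^2,xy,y^2)$ for $e=2$; $\{(lx^2,lxy,ly^2):l\in V\}$ for $e=3$.
* (U) $yt_1=xt_2$: only $0$ for $e=0$; $k(x,y)$ for $e=1$; for $e=2$ the span of
$$\theta_1=(x^2,xy),\quad\theta_2=(xy,y^2),\quad\theta_3=(y^2,0),\quad\theta_4=(0,x^2);$$
and $\{(xq,yq):q\in A_2\}$ for $e=3$.

*Proof.* (R) For $e\le1$ multiplication by $x$, and by $y$, is injective on $A_e$. For $e=2$: by (1), $xt_1=0$ gives $t_1=\alpha x^2$, $yt_2=0$ gives $t_2=\gamma y^2$, and $\alpha u=\gamma v$ forces $\alpha=\gamma=0$. For $e=3$: $t_1=\alpha u$, $t_2=\gamma v$, and $\alpha s=\gamma s$.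

(W) For $e\le1$: $a=c=0$, then $xb=0$ and $b=0$. For $e=2$: $a=\alpha x^2$, $c=\gamma y^2$; write $b=b_0x^2+b_1xy+b_2y^2$. Then $\alpha u=b_1u+b_2v$ and $b_0u+b_1v=\gamma v$, so $b_1=\alpha=\gamma$ and $b_0=b_2=0$. For $e=3$: $a=\alpha u$, $c=\gamma v$, $b=b_1u+b_2v$ with $b_2=\alpha$, $b_1=\gamma$; this is the triple of $l=\gamma x+\alpha y$.

(U) There are no relations of $A$ in degrees $\le2$, which gives $e=0,1$. For $e=2$ write $t_1=\sum a_ix^{2-i}y^i$ and $t_2=\sum b_ix^{2-i}y^i$. The equation reads $a_0u+a_1v=b_1u+b_2v$, i.e. $a_0=b_1$, $a_1=b_2$. The solution space has dimension $4$ and contains the four independent pairs $\theta_j$. For $e=3$ there is one nonzero equation in $4$ unknowns, so the solution space has dimension $3$; it contains all $(xq,yq)$, and $q\mapsto(xq,yq)$ is injective by Lemma 3(b). $\square$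

We apply Lemma 6 to targets $T$ that coincide with $A$ in degrees $e$ and $e+1$. There the level-$e$ maps from $R,W,U$ are among the solutions.

**Lemma 7.** Let $E$ be a subspace of an $A$-module $T$ such that $x$ and $y$ are injective on $E$ and $xE\cap yE=0$. Then a map from $R$, $W$ or $U$ to $T$ that sends all the generators $u,v$ (resp. $x^2,xy,y^2$; resp. $X,Y$) into $E$ is zero.

*Proof.* $R$: $xt_1=0$ and $yt_2=0$ give $t_1=t_2=0$. $W$: $a=c=0$, then $xb=ya=0$ gives $b=0$. $U$: $yt_1=xt_2\in yE\cap xE=0$, so $t_1=t_2=0$. $\square$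

For instance, $E=kw\subset Q$ qualifies, as $xw,yw$ are independent.

**Lemma 8.** For each $T\in\mathcal L$, $\operatorname{End}(T)$ has no negative part, and its degree-$0$ part is $k$. So $\operatorname{End}(T)$ is local with residue field $k$ and radical its positive-degree part. The nine modules are pairwise non-isomorphic. For $N\ne T$ in $\mathcal L$, all maps $N\to T$ are radical.

*Proof.* For $P_i$, $\operatorname{End}(P_i)=P_i$. For $R,U,W$, negative degrees would send the generators to a zero component, and degree $0$ is Lemma 6 with $e=3,1,2$ respectively.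

For $Q$: in degree $-1$, $\varphi_1,\varphi_2$ send the generators of $W$ into $kw$, so $\varphi_i=0$ by Lemma 7, and $w\mapsto Q_0=0$. In lower degrees all generators go to $0$. In degree $0$, Lemma 6 (W, $e=2$), applied to each coordinate of $Q_{\ge2}=W^2$, gives $\varphi_i(c)=(\lambda_{i1}c,\lambda_{i2}c)$, and $w\mapsto\alpha w$. Equation (3) reads
$$\alpha ly=\lambda_{11}ly-\lambda_{21}lx,\qquad -\alpha lx=\lambda_{12}ly-\lambda_{22}lx .$$
With $l=x$ this gives $\lambda_{11}=\lambda_{22}=\alpha$ and $\lambda_{21}=\lambda_{12}=0$. So the map is $\alpha\,\mathrm{id}$.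

The positive-degree part is a nilpotent ideal with quotient $k$, so it is the radical. The dimensions of $S,P_2,P_3,P_4,A,R,U,W,Q$ are $1,3,6,8,9,3,5,5,11$; $P_2$ and $R$ have tops of dimension $1$ and $2$; $U$ and $W$ have tops of dimension $2$ and $3$. $\square$

**Lemma 9 (lifting).** Let $g:X\to G$ be a map with $\operatorname{soc}G\subseteq g(\operatorname{soc}X)$.

(a) Every map $N\to G$ with semisimple image lifts through $g$.

(b) Let $\gamma:Q\to G$ be a map with $\gamma(Q_2)\subset\operatorname{soc}G$ and $\gamma(w)=g(p)$ for some $p\in X$ with $\mathfrak m^2p=0$. Then $\gamma$ lifts through $g$.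

*Proof.* (a) The map factors as $N\to N/\operatorname{rad}N\to\operatorname{soc}G$. The map $\operatorname{soc}X\to\operatorname{soc}G$ induced by $g$ is a surjection of semisimple modules, so it splits.

(b) Define
$$\psi:Q\to P_2,\qquad w\mapsto1,\quad\varphi_1:(x^2,xy,y^2)\mapsto(0,x,y),\quad\varphi_2=0. \tag{4}$$
It is valid: $\varphi_1$ has image in $\operatorname{soc}P_2$, so the relations (W) hold, and $x\cdot1=\varphi_1(xy)$, $y\cdot1=\varphi_1(y^2)$ is (3). Put $\gamma'=\gamma-g\circ(Q\xrightarrow{\psi}P_2\xrightarrow{1\mapsto p}X)$. Then $\gamma'(w)=0$. Since $\psi(Q_2)\subset V$ and $g(Vp)=V\gamma(w)=\gamma(Vw)\subset\gamma(Q_2)$, $\gamma'$ maps $Q_2$ into $\operatorname{soc}G$. Hence it kills $Q_3=VQ_2$, its image is semisimple, and (a) applies to $\gamma'$. $\square$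

## 5. Resolving $U$, $Q$, $W$ and $P_2$

In each case $f$ is the last map of the sequence. We have to show that every radical homogeneous map $N\to T$, $N\in\mathcal L$, factors through $f$, and to compute $\ker f$, which here lies in $\operatorname{add}M$.

### 5.1. $T=U$, sequence (E1)

**Definition of $f$.** We cover $U$ by its two generators: $f:P_2^2\to U$, $f(p_1,p_2)=p_1X+p_2Y$, well defined as $\mathfrak m^2U=0$. It is onto. Its kernel has dimension $6-5=1$ and contains $(y,-x)$, so it is $\cong S$. By Lemma 3(c), $\operatorname{soc}U=U_2$, and $U_2=f(\operatorname{soc}P_2^2)$, so Lemma 9 applies.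

**Factorization.** We go through the sources $N$.

* $P_i$, $i\ge2$: lift the image $t$ of $1$ to any $p\in P_2^2$; it is killed by $\mathfrak m^2$. $S$: Lemma 9(a).
* $R$, $W$: level $1$ is zero (Lemma 6); level $2$ by Lemma 9(a).
* $U$: level $1$ is a scalar, so not radical unless zero; level $2$ by Lemma 9(a).
* $Q$: level $1$: $\varphi_i=0$ by Lemma 6 and $w\mapsto U_0=0$. Level $2$: Lemma 9(b), as all of $P_2^2$ is killed by $\mathfrak m^2$. Level $3$: $Q_2\mapsto0$, $w\mapsto U_2$; Lemma 9(a).

### 5.2. $T=Q$, sequence (E2)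

**Definition of $f$.** We glue $Aw\cong P_3$ and $Q_{\ge2}$: $f:P_3\oplus W^2\to Q$, $f(p,\omega)=pw+\omega$, well defined as $\mathfrak m^3w=0$. It is onto, and its kernel is $\{(p,-pw):p\in\mathfrak mP_3\}\cong\mathfrak mP_3=U$.

**Factorization.** A map with image in $Q_{\ge2}=W^2$ factors. Otherwise, since $Q_0=0$ and the map is homogeneous, some generator goes to a nonzero multiple of $w$, and we go through the sources.

* $P_i$: since $\mathfrak m^2w\ne0$, we have $i\ge3$, and the map factors through $P_3$.
* $R$, $W$, $U$: impossible, by Lemma 7 with $E=kw$.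
* $Q$: radical endomorphisms have positive degree (Lemma 8), so they land in $Q_{\ge2}$.

### 5.3. $T=W$, sequence (E3)

**Definition of $f$.** We use all level-$2$ maps from $U$ at once: $f=(\theta_1,\dots,\theta_4):U^4\to W$, with $\theta_j$ as in Lemma 6 ($\theta_j$ is the pair of images of $X,Y$). The images of $X,Y$ span $W_2$, so $f$ is onto, and $\operatorname{soc}W=W_3=f(U_2^4)=f(\operatorname{soc}U^4)$. Lemma 9 applies.

**Factorization.** The sources are as follows.

* $P_i$, $i\ge2$: any lift works, as $\mathfrak m^2U=0$. $S$: Lemma 9(a).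
* $R$: level $2$ is zero, level $3$ by Lemma 9(a). $W$: level $2$ is a scalar, so not radical unless zero; level $3$ by Lemma 9(a).
* $U$: level $2$ is a combination of the $\theta_j$, which are components of $f$; level $3$ by Lemma 9(a).
* $Q$: level $2$: $w\mapsto W_1=0$ and $\varphi_i=\lambda_i\,\mathrm{id}$, so (3) gives $l(\lambda_1y-\lambda_2x)=0$ in $A_2$ for $l=x,y$; by Lemma 3(b) $\lambda_1=\lambda_2=0$. Level $3$: $Q_2\to W_3=\operatorname{soc}W$ and $w\mapsto W_2$, which lifts to the degree-$1$ part of $U^4$; this is killed by $\mathfrak m^2$, so Lemma 9(b) applies. Level $4$: $Q_2\mapsto0$, $w\mapsto W_3$; Lemma 9(a).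

**The kernel.** We show $\ker f\cong P_2^5$. Call it $K$. In the degrees of $U_1,U_2$ it has dimensions $8-3=5$ and $12-2=10$. Consider $V\otimes K_1\to K_2$, $x\otimes n_1+y\otimes n_2\mapsto xn_1+yn_2$. Suppose $xn_1+yn_2=0$, where $n_1=Xa+Yb$, $n_2=Xc+Yd$ with $a,b,c,d\in k^4$. Then $x^2a+xy(b+c)+y^2d=0$, so
$$n_1=Y\kappa,\qquad n_2=-X\kappa,\qquad\kappa\in k^4. \tag{5}$$
From $f(n_1)=f(n_2)=0$ we get
$$f(Y\kappa)=\kappa_1xy+\kappa_2y^2+\kappa_4x^2=0,\qquad f(X\kappa)=\kappa_1x^2+\kappa_2xy+\kappa_3y^2=0,$$
so $\kappa=0$. Hence $V\otimes K_1\to K_2$ is injective between $10$-dimensional spaces, so bijective. Since $\mathfrak m^2K=0$, a basis of $K_1$ defines a map $P_2^5\to K$, which is thus an isomorphism.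

### 5.4. $T=P_2$, sequence (E4)

**Definition of $f$.** The map $\psi$ of (4) reaches the generator of $P_2$ and $S^2=\operatorname{soc}P_2$ takes care of the rest: $f=(\psi,\text{inclusion}):Q\oplus S^2\to P_2$.

**Factorization.** Maps with image in $\operatorname{soc}P_2$ factor through $S^2$. Otherwise some generator goes to a nonzero element of degree $0$.

* $P_i$, $i\ge3$, $1\mapsto\alpha$: factors via $1\mapsto\alpha w\in Q$, as $\mathfrak m^3w=0$ and $\psi(w)=1$. From $P_2$ such a map is not radical; from $S$ it does not exist.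
* $R,W,U$ at level $0$: zero by Lemma 6.
* $Q$: at level $0$, $\varphi_i=0$ by Lemma 6 and $w\mapsto0$. At level $1$, with $w\mapsto\alpha$: subtract $\alpha\psi$; the rest kills $w$ and maps $Q_2$ to the degree-$1$ part, so it has image in the socle. Higher levels have image in the socle.

**The kernel.** It is $\cong\{q\in Q:\psi(q)\in\operatorname{soc}P_2\}=Q_{\ge2}=W^2$, since $\psi(w)=1$.

## 6. Resolving $P_3$, $A$ and $P_4$

### 6.1. $T=P_3$, sequence (E5)

**Definition of $f$.** As in Test 2 we use projection plus inclusion: $f:P_4\oplus U\to P_3$, with $U=\mathfrak mP_3$.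

**Factorization.** Maps into $\mathfrak mP_3$ factor through $U$. Consider the other radical maps.

* From $P_i$, $1\mapsto$ a nonzero scalar: $i\ge3$; for $i=3$ it is not radical; for $i\ge4$ it factors through $P_4$.
* $R,W,U$ at level $0$: zero by Lemma 6.
* $Q$ at level $1$: $\varphi_i=0$ by Lemma 6, so (3) for $w\mapsto\alpha$ gives $l\alpha=0$ in $A_1$ and $\alpha=0$. At level $0$: $\varphi_i=0$, $w\mapsto0$.

The kernel of $f$ is $\cong\{p\in P_4:\bar p\in\mathfrak mP_3\}=Z$, where
$$Z:=\mathfrak mP_4=\mathfrak m/\mathfrak m^4 .$$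

**Lemma 10.** Let $\pi_1,\pi_2:Q\to P_4$ be the coordinate projections; their images lie in $Z$, as $Q_0=0$. The map $h:Q^2\to Z$, $h(q,q')=\pi_1(q)+\pi_2(q')$, is $M$-epi with kernel $\cong W^3$.

*Proof.* It is onto, since $\pi_1(w)=y$ and $\pi_2(w)=-x$ generate $Z$. By Lemma 3(c), $\operatorname{soc}Z=A_3=h(Q_3^2)$, and $Q_3\subset\operatorname{soc}Q$; so Lemma 9 applies. Note also that $Z_{\ge2}=W$ and that the inclusion $W=Z_{\ge2}\subset Z$ lifts to $W\to Q^2$, $c\mapsto((c,0),0)$. So *every map with image in $Z_{\ge2}$ lifts.*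

* $P_i$, $i\ge3$: any lift works, as $\mathfrak m^3Q=0$. $P_2$: $t\in Z_{\ge2}$ by Lemma 3(c). $S$: Lemma 9(a).
* $R$: levels $1,2$ are zero by Lemma 6, level $3$ by Lemma 9(a). $W$: level $1$ is zero; levels $2,3$ have image in $Z_{\ge2}$.
* $U$: level $1$ is $(cx,cy)$ with $\mathfrak m^2cx=0$ in $Z$, so $c=0$ by Lemma 3(c). Levels $2,3$ have image in $Z_{\ge2}$.
* $Q$: level $1$: $\varphi_i=0$, $w\mapsto Z_0=0$. Level $2$: $\varphi_i=\lambda_i\,\mathrm{id}$ and (3) reads $lt=l(\lambda_1y-\lambda_2x)$, so $t=\lambda_1y-\lambda_2x$ by Lemma 3(b); the map is $\lambda_1\pi_1+\lambda_2\pi_2=h\circ(\lambda_1\mathrm{id},\lambda_2\mathrm{id})$. Level $3$: $Q_2\mapsto Z_3$, $w\mapsto Z_2$, image in $Z_{\ge2}$. Level $4$: $w\mapsto Z_3$, likewise.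

Kernel: in degree $1$, $h(\alpha w,\beta w)=\alpha y-\beta x=0$ forces $\alpha=\beta=0$. In degrees $\ge2$ it is $\{((c_1,c_2),(c_1',c_2'))\in W^4:c_1+c_2'=0\}\cong W^3$. $\square$

With $X_1=Q^2\to Z\cong\ker f$ and $X_2=W^3$ this is (E5).

### 6.2. $T=A$, sequence (E6)

**Definition of $f$.** This is the relaxed cover of Section 3: $f:P_4^2\oplus R\to A$, $f(p_1,p_2,r)=xp_1+yp_2+r$. Its image is $\mathfrak m$, and its kernel is $\cong Q$ by the definition of $Q$. Radical maps $N\to A$ are not onto, because a surjection onto $A$ splits; so they land in $\mathfrak m$. Condition (i) follows from Lemma 12 below. We first treat the one case that is not immediate.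

**Lemma 11.** Every map $Q\to\mathfrak m$ of level $4$, and every map $Q\to R$ of level $4$, is of the form $x\chi+y\chi'$ with $\chi,\chi':Q\to W$, where $x,y$ denote multiplication $W\to R$.

*Proof.* Such a map is given by linear maps $\varphi_1,\varphi_2:A_2\to A_4$ and $t\in A_3$. By Lemma 3(b), $t$ is determined by $xt$ and $yt$, hence by (3) it is determined by $\varphi_1,\varphi_2$. So it suffices to realize $(\varphi_1,0)$ and $(0,\varphi_2)$ with arbitrary $\varphi_1$, $\varphi_2$.

For $\tau\in A_2$, $\rho\in A_3$ let $\chi:Q\to W$ have $w\mapsto\tau$, $\chi_2=0$ and $\chi_1:(x^2,xy,y^2)\mapsto(\rho,x\tau,y\tau)$. It is valid because $\chi_1$ has image in $\operatorname{soc}W$ and $l\tau=\chi_1(ly)$ for $l=x,y$. Then $x\chi$ has $\varphi_2=0$ and $\varphi_1:(x^2,xy,y^2)\mapsto(x\rho,x^2\tau,xy\tau)$. For $\tau=\tau_0x^2+\tau_1xy+\tau_2y^2$ and $\rho=\rho_1u+\rho_2v$ this is $(\rho_2s,\tau_2s,\tau_1s)$, which is arbitrary in $A_4^3$.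

Let $\chi':Q\to W$ have $w\mapsto\tau$, $\chi'_1=0$ and $\chi_2':(x^2,xy,y^2)\mapsto(-x\tau,-y\tau,\rho)$, valid since $l\tau=-\chi'_2(lx)$ for $l=x,y$. Then $y\chi'$ has $\varphi_1=0$ and $\varphi_2:(x^2,xy,y^2)\mapsto(-xy\tau,-y^2\tau,y\rho)=(-\tau_1s,-\tau_0s,\rho_1s)$, again arbitrary. $\square$

**Lemma 12.** The map $f:P_4^2\oplus R\to\mathfrak m$ is $M$-epi.

*Proof.* $\operatorname{soc}\mathfrak m=A_4=\operatorname{soc}R$, and $f$ is the inclusion on $R$; so Lemma 9 applies.

* $A$: clear, since $f$ is onto $\mathfrak m$. $P_i$, $i\le4$: let $0\ne t\in A_d$ with $\mathfrak m^it=0$. By Lemma 3(c), $d\ge5-i\ge1$. Write $t=xp_1+yp_2$ with $p_j\in A_{d-1}$; then $\mathfrak m^ip_j$ lies in degrees $\ge4$, so it is $0$ in $P_4$, and $1\mapsto(p_1,p_2,0)$ is a lift.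
* $R$: levels $1,2$ are zero; level $3$ is a multiple of the inclusion $R\subset\mathfrak m$; level $4$ by Lemma 9(a).
* $W$: level $1$ is zero. Level $2$: $\lambda(x^2,xy,y^2)$ with $y^2\cdot\lambda x^2=\lambda s=0$, so zero. Level $3$: multiplication by some $l\in V$, which factors as $W\xrightarrow{l}R\subset\mathfrak m$. Level $4$: Lemma 9(a).
* $U$: levels $1,2$ are zero, since $\mathfrak m^2t_i=0$ and Lemma 3(c). Level $3$: multiplication by some $q\in A_2$, which factors as $U\xrightarrow{q}R\subset\mathfrak m$. Level $4$: Lemma 9(a).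
* $Q$: level $1$: $\varphi_i=0$, $w\mapsto\mathfrak m_0=0$. Level $2$: $\varphi_i=0$ by the case of $W$, so $lt=0$ for $l=x,y$ and $t=0$ by Lemma 3(b). Level $3$: $\varphi_i$ is multiplication by some $l_i\in V$, and (3) reads $lt=l(yl_1-xl_2)$, so $t=yl_1-xl_2$ by Lemma 3(b); the map is $l_1\pi_1+l_2\pi_2$. Multiplication $P_4\to\mathfrak m$ by $\alpha x+\beta y$ factors through $f$ via $p\mapsto(\alpha p,\beta p,0)$, so the map factors. Level $4$: by Lemma 11 the map is $x\chi+y\chi'=f\circ(\chi,\chi',0)$, with $W=\mathfrak m^2P_4\subset P_4$. Level $5$: $Q_2\mapsto0$, $w\mapsto A_4$; Lemma 9(a). $\square$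

### 6.3. $T=P_4$, sequence (E7)

**Definition of $f$.** We combine the projection with Lemma 10: $f=(\text{projection},h):A\oplus Q^2\to P_4$, where $h:Q^2\to Z=\mathfrak mP_4\subset P_4$.

**Factorization.** Maps into $Z$ factor through $h$ by Lemma 10. The only other radical maps come from $A$, and they factor through the projection. Indeed, $P_i$ with $i\le3$ cannot map its generator to a nonzero element of degree $0$, and $P_4$ does so only by non-radical maps. Maps from $R,W,U$ at level $0$ and from $Q$ at levels $0,1$ vanish by the argument of Section 6.1, and all other levels land in $Z$.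

**A cover of the kernel.** The kernel is
$$G=\{(a;q,q')\in A\oplus Q^2:\bar a+h(q,q')=0\text{ in }P_4\},\qquad\text{and here }a\in\mathfrak m .$$
The purpose of the next map is to lift the cover of $\mathfrak m$ from Lemma 12 to $G$. The projection $\mathrm{pr}:G\to\mathfrak m$, $(a;q,q')\mapsto a$, is onto because $h$ is onto $Z$, and its kernel is $\ker h\cong W^3$. Define
$$g:P_4^2\oplus\ker h\oplus R\to G,\quad g(p_1,p_2,\omega,r)=\bigl(-yp_1+xp_2+r;\ (p_1w,p_2w)+\omega+((-\bar r,0),0)\bigr),$$
where $\bar r\in\mathfrak m^3/\mathfrak m^4=A_3$, so that $(-\bar r,0)\in Q_3$; the map $r\mapsto(-\bar r,0)$ is $A$-linear as $\mathfrak m$ kills $\bar r$ and $Q_3$. The image lies in $G$: we have $h(p_1w,p_2w)=yp_1-xp_2$, $h(\omega)=0$ and $h((-\bar r,0),0)=-\bar r$ in $P_4$, which add up to minus the class of $-yp_1+xp_2+r$.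

**$g$ is $M$-epi.** On $P_4^2\oplus R$, $\mathrm{pr}\circ g$ is $(p_1,p_2,r)\mapsto xp_2-yp_1+r$, the map of Lemma 12 composed with the automorphism $(p_1,p_2)\mapsto(p_2,-p_1)$ of $P_4^2$. So it is $M$-epi onto $\mathfrak m$. Given $\gamma:N\to G$, lift $\mathrm{pr}\,\gamma$ to $\delta:N\to P_4^2\oplus R$. Then $\gamma-g\delta$ has image in $\ker\mathrm{pr}=\ker h$, a summand of the source of $g$ on which $g$ is the inclusion. So $\gamma$ lifts. With $N=A$ we see that $g$ is onto.

**The kernel of $g$.** If $g(p_1,p_2,\omega,r)=0$, then $r=yp_1-xp_2\in\mathfrak m^3$ and $\omega=-(p_1w,p_2w)+((\bar r,0),0)$. Conversely, if $r:=yp_1-xp_2\in\mathfrak m^3$, then this $\omega$ lies in $\ker h$, as $h(\omega)=-(yp_1-xp_2)+\bar r=0$ in $P_4$. So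
$$\ker g\cong\{(p_1,p_2)\in P_4^2:yp_1-xp_2\in\mathfrak m^3\}\cong Q\quad\text{via }(p_1,p_2)\mapsto(-p_2,p_1).$$

## 7. Resolving $R$, where the kernel is $L$

**Definition of $f$.** We use the error term: $f:Q\to R$, $f(c_1,c_2)=xc_1+yc_2$. It is onto, as $A_3=xA_2+yA_2$, and $f(w)=0$. By Lemma 3(c), $\operatorname{soc}R=A_4=f(Q_3)$ with $Q_3\subset\operatorname{soc}Q$, so Lemma 9 applies.

**Step 1.** *Radical maps to $R$ factor through $f$.*

* $P_i$: $0\ne t\in R_3$ needs $i\ge2$, and $t$ lifts to $Q_2$, which is killed by $\mathfrak m^2$. $t\in R_4$: Lemma 9(a).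
* $R$: level $3$ is a scalar, so not radical unless zero; level $4$ by Lemma 9(a).
* $W$: level $3$ is multiplication by some $\alpha x+\beta y$, equal to $f\circ(\omega\mapsto(\alpha\omega,\beta\omega))$ with $(\alpha\omega,\beta\omega)\in W^2\subset Q$. Level $4$: Lemma 9(a).
* $U$: level $3$ is multiplication by some $q\in A_2$. $A_2$ is spanned by products $ll'$ with $l,l'\in V$, and $U\xrightarrow{l'}W\xrightarrow{l}R$ factors by the case of $W$. Level $4$: Lemma 9(a).
* $Q$: level $3$: $\varphi_i$ is multiplication by $l_i$, $w\mapsto R_2=0$, and (3) gives $l(yl_1-xl_2)=0$ in $A_3$ for $l=x,y$. So $yl_1=xl_2$ by Lemma 3(b), $(l_1,l_2)=c(x,y)$ by Lemma 6 (U, $e=1$), and the map is $cf=f\circ(c\,\mathrm{id})$. Level $4$: by Lemma 11 the map is $x\chi+y\chi'=f\circ(\chi,\chi')$ with $(\chi,\chi'):Q\to W^2\subset Q$. Level $5$: $w\mapsto R_4$; Lemma 9(a).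

**Step 2.** *We describe the kernel and the maps from $U$ to it.* By definition $\ker f$ is the module $L$ of Proposition 4. Recall: $L_1=kw$; $L_2$ has basis $xw,yw,r_1=(x^2,0),r_2=(0,y^2)$; $L_3=A_2w$ has basis $x^2w,xyw,y^2w$; the action on $L_2$ is (2); and $\operatorname{soc}L=L_3$. For a level-$2$ map $U\to L$ write $t_j=\alpha_jxw+\beta_jyw+\gamma_jr_1+\delta_jr_2$. By (2), $yt_1=xt_2$ means $\gamma_1=\alpha_2$, $\alpha_1=\beta_2$, $\beta_1=-\delta_2$; the condition $\mathfrak m^2t_j=0$ is automatic. So the space of such maps has dimension $8-3=5$, with basis (images of $X,Y$)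
$$\eta_0=(xw,yw),\quad\eta_1=(yw,-r_2),\quad\eta_2=(r_1,xw),\quad\eta_3=(r_2,0),\quad\eta_4=(0,r_1).$$

**Step 3.** *We cover $L$.* Let $g:P_3\oplus U^4\to L$ be given by $1\mapsto w$ on $P_3$ (allowed as $\mathfrak m^3w=0$) and $\eta_1,\dots,\eta_4$ on $U^4$. The images of the degree-$1$ part of $U^4$ include $yw,r_1,xw,r_2$, so they span $L_2$. Hence $g$ is onto. Moreover $L_3=A_2w=g(\operatorname{soc}P_3)$, so Lemma 9 applies. We check that $g$ is $M$-epi.

* $P_i$: $0\ne t\in L_1$ needs $i\ge3$ (as $\mathfrak m^2w\ne0$) and lifts to $P_3$. $0\ne t\in L_2$ needs $i\ge2$ and lifts to the degree-$1$ part of $U^4$, killed by $\mathfrak m^2$. $t\in L_3$: Lemma 9(a).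
* $R$: level $1$ is zero by Lemma 7 with $E=kw$. Level $2$: by (2), $xt_1=0$ gives $t_1=\gamma_1r_1$ and $yt_2=0$ gives $t_2=\delta_2r_2$; then $yt_1=xt_2$ reads $\gamma_1x^2w=-\delta_2y^2w$, so both vanish. Level $3$: Lemma 9(a).
* $W$: level $1$ is zero by Lemma 7. Level $2$: $a=\gamma r_1$, $c=\delta r_2$; let $b$ have coefficients $\alpha_b,\beta_b,\gamma_b,\delta_b$. From $ya=xb$, i.e. $\gamma x^2w=\alpha_bx^2w+\beta_bxyw-\delta_by^2w$, we get $\alpha_b=\gamma$, $\beta_b=\delta_b=0$. From $yb=xc$, i.e. $\alpha_bxyw+\beta_by^2w+\gamma_bx^2w=-\delta y^2w$, we get $\alpha_b=\gamma_b=0$, $\beta_b=-\delta$. So everything vanishes. Level $3$: Lemma 9(a).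
* $U$: level $1$ is zero by Lemma 7. Level $2$: $\eta_0$ is the composite $U=\mathfrak mP_3\subset P_3\to L$, and $\eta_1,\dots,\eta_4$ are components of $g$. Level $3$: Lemma 9(a).
* $Q$: level $1$: $\varphi_i=0$ by the case of $W$, $w\mapsto L_0=0$. Level $2$: $\varphi_i=0$ by the case of $W$; $w\mapsto\alpha w$ with $\alpha lw=0$, so $\alpha=0$. Level $3$: $Q_2\to L_3=\operatorname{soc}L$, and the image of $w$ in $L_2$ lifts to the degree-$1$ part of $U^4$, killed by $\mathfrak m^2$; Lemma 9(b). Level $4$: $w\mapsto L_3$; Lemma 9(a).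

**Step 4.** *We show $\ker g\cong P_2^6$.* The degree-$0$ part of $P_3$ maps isomorphically to $L_1$, and on $\mathfrak mP_3=U$ the map is $\eta_0$. So $\ker g$ is the kernel of the surjection $(\eta_0,\dots,\eta_4):U^5\to L_{\ge2}$, with graded dimensions $10-4=6$ and $15-3=12$. If $xn_1+yn_2=0$ with $n_1,n_2$ in the lower degree of $\ker g$, then $n_1=Y\kappa$, $n_2=-X\kappa$ with $\kappa=(\kappa_0,\dots,\kappa_4)\in k^5$, by the computation of (5). The image of $Y\kappa$ is
$$\kappa_0yw-\kappa_1r_2+\kappa_2xw+\kappa_4r_1=0,$$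
so $\kappa_0=\kappa_1=\kappa_2=\kappa_4=0$; the image of $X\kappa$ is then $\kappa_3r_2=0$, so $\kappa_3=0$. Hence $V\otimes(\ker g)_{\text{lower}}\to(\ker g)_{\text{upper}}$ is injective between $12$-dimensional spaces, so bijective. As $\mathfrak m^2\ker g=0$, a basis of the lower part gives $P_2^6\cong\ker g$. This is (E8).

## 8. Resolving the simple module $S$

Here a map $N\to S$ is a linear functional on the top $N/\mathfrak mN$.

**Step 1.** *We define $f$.* Let $u^*,v^*:R\to S$ be the coordinate functionals of $R_3$ (zero on $R_4$). Let $\zeta_1,\zeta_2:Q\to S$ vanish on $Q_1$ and $Q_3$, and for $(c_1,c_2)\in Q_2$ let $\zeta_1$ be the $x^2$-coefficient of $c_1$ and $\zeta_2$ the $y^2$-coefficient of $c_2$. These are homomorphisms, because they vanish on $\mathfrak mQ=Vw+Q_3$: $xw=(xy,-x^2)$ and $yw=(y^2,-xy)$ have no such coefficients. Put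
$$f:R^2\oplus Q^2\to S,\qquad f(r,r',q,q')=u^*(r)+v^*(r')+\zeta_1(q)+\zeta_2(q').$$

**Step 2.** *Radical maps to $S$ factor through $f$.* For $N=S$ a radical map is $0$.

* $P_i$, $i\ge2$: a multiple of $1\mapsto u\in R$ (allowed as $\mathfrak m^2u=0$) followed by $u^*$. $R$: all maps are combinations of $u^*,v^*$.
* $W$: by (1), the coordinate functionals of $W_2$ are $(x^2)^*=u^*\circ y$, $(xy)^*=u^*\circ x$, $(y^2)^*=v^*\circ x$, with $x,y:W\to R$.
* $U$: multiplication by $xy$ is a map $U\to R$ with $X\mapsto u$, $Y\mapsto v$; so $X^*=u^*\circ(xy)$ and $Y^*=v^*\circ(xy)$.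
* $Q$: the top is $Q_1\oplus Q_2/Vw$. Let $\varepsilon:Q\to R$ have $w\mapsto u$, $\varphi_1(y^2)=s$ and all other values of $\varphi_1,\varphi_2$ on the generators of $W$ equal to $0$. The values lie in $\operatorname{soc}R$, and (3) holds: $xu=0=\varphi_1(xy)-\varphi_2(x^2)$ and $yu=s=\varphi_1(y^2)-\varphi_2(xy)$. So $\varepsilon$ is a map, and $w^*=u^*\circ\varepsilon$. For $Q_2/Vw$, consider $A_2^2\to k[x,y]_3$, $(c_1,c_2)\mapsto xc_1+yc_2$, computed with polynomials. It is onto, its kernel has dimension $6-4=2$ and contains $Vw$, so it equals $Vw$. Hence the functionals on $Q_2/Vw$ are spanned by the coefficients of $x^3$ and $y^3$, which are $\zeta_1$ and $\zeta_2$, and by those of $x^2y$ and $xy^2$, which are the map $Q\to R$, $(c_1,c_2)\mapsto xc_1+yc_2$, followed by $u^*$ and $v^*$.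

**Step 3.** *We describe the kernel $G$ of $f$.* Grade $R^2\oplus Q^2$ so that $R_3$ lies in degree $2$. Then $G_0=0$ and $G_1=kw\oplus kw'$, where $w,w'$ are the elements $w$ of the two copies of $Q$. Let $H:=G_{\ge2}$. It is the kernel of
$$R^2\oplus W^4\to S,\quad(r,r',c_1,c_2,c_1',c_2')\mapsto u^*(r)+v^*(r')+(x^2)^*(c_1)+(y^2)^*(c_2').$$
We claim $H\cong W^5$. First, $\omega\mapsto(x\omega,-y\omega)$ is an isomorphism from $W$ onto the kernel of $(u^*,v^*):R^2\to S$. It is injective by Lemma 3(b). It lands there because the $u$-coefficient of $x\omega$ and the $v$-coefficient of $y\omega$ both equal the $xy$-coefficient of $\omega$, by (1). Both sides have dimension $5$. Since $(x^2)^*=u^*\circ y$ and $(y^2)^*=v^*\circ x$ on $W$, an element of $R^2\oplus W^4$ lies in $H$ if and only if $(r+yc_1,\ r'+xc_2')$ lies in the kernel of $(u^*,v^*)$. So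
$$W^5\xrightarrow{\ \sim\ }H,\quad(\omega;c_1,c_2,c_1',c_2')\mapsto(x\omega-yc_1,\ -y\omega-xc_2';\ c_1,c_2,c_1',c_2') \tag{6}$$
is an isomorphism of graded modules.

**Step 4.** *We cover $G$.* Let $g:P_3^2\oplus H\to G$, $g(p,p',\eta)=pw+p'w'+\eta$. It is onto. In its kernel the degree-$1$ component shows $p,p'\in\mathfrak mP_3$, and $\eta=-pw-p'w'$ is determined, so $\ker g\cong U^2$.

**Step 5.** *$g$ is $M$-epi.* Maps with image in $H$ lift. Otherwise some generator has nonzero image in $G_1$. The elements $xw,yw,xw',yw'$ are independent, so $E=G_1$ satisfies the hypotheses of Lemma 7. For $0\ne\tau\in G_1$ we have $\mathfrak m^2\tau\ne0=\mathfrak m^3\tau$, because $x^2w$ and $x^2w'$ are independent.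

* $P_i$: then $i\ge3$, and the map lifts to $P_3^2$.
* $R,W,U$: impossible by Lemma 7.
* $Q$, with $Q_2\to G_1$: $\varphi_i=0$ by Lemma 7, and $w\mapsto G_0=0$; the map is zero.
* $Q$, with $Q_2\to G_2$ and $w\mapsto\tau=\alpha w+\beta w'$: by Lemma 6 (W, $e=2$), in the coordinates (6), $\varphi_i(c)=(\kappa_ic;\lambda_{i1}c,\lambda_{i2}c,\lambda_{i3}c,\lambda_{i4}c)$. The four $W$-components of $l\tau$ are $(\alpha ly,-\alpha lx,\beta ly,-\beta lx)$, and (3) says that the $j$-th equals $\lambda_{1j}ly-\lambda_{2j}lx$. Taking $l=x$ we get $\lambda_{11}=\lambda_{22}=\alpha$, $\lambda_{13}=\lambda_{24}=\beta$, and all other $\lambda_{ij}=0$. The two $R$-components of $l\tau$ are zero. By (6), with $\omega=\kappa_1ly-\kappa_2lx$, $c_1=\alpha ly$, $c_2'=-\beta lx$, this says for $l=x,y$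
$$l(\kappa_1xy-\alpha y^2-\kappa_2x^2)=0,\qquad l(-\kappa_1y^2+\kappa_2xy+\beta x^2)=0\qquad\text{in }A_3 .$$
By Lemma 3(b) both brackets vanish in $A_2$, so $\alpha=\beta=0$. Thus $\tau=0$, and the image lies in $H$ after all.

This is (E9). All nine sequences satisfy Proposition 2, so $\operatorname{gl.dim}\operatorname{End}_A(M)\le3$. Since $A\mid M$, $M$ is a generator-cogenerator, and by Proposition 1 $\operatorname{gl.dim}\operatorname{End}_A(M)\ge3$ and $\operatorname{rep.dim}A\ge3$. **This proves Theorem A**; in particular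
$$\operatorname{rep.dim}k(C_3\times C_3)=3 .\qquad\blacksquare$$

## 9. Induction from a normal Sylow subgroup: proof of Theorem B

Let $A=kP\cong k[x,y]/(x^3,y^3)$, let $M$ be as above, and put $N=kG\otimes_AM$. Write $\operatorname{Res}$ for restriction to $A$. For an $A$-module $Y$, $\operatorname{Res}(kG\otimes_AY)=\bigoplus_{gP\in G/P}g\otimes Y$. Since $P$ is normal, $p(g\otimes y)=g\otimes(g^{-1}pg)y$, so $g\otimes Y$ is the twist ${}^gY$ of $Y$ by an automorphism of $A$.

**Step 1.** *We show that $\operatorname{Res}N\in\operatorname{add}M$ and that $N$ is a generator-cogenerator.* It suffices that each member of $\mathcal L$ is isomorphic to its twist by any algebra automorphism $\sigma$ of $A$. Let $Y^\sigma$ be $Y$ with $a$ acting as $\sigma(a)$. As $\sigma$ preserves $\mathfrak m$, $\sigma^{-1}$ induces an isomorphism $(\mathfrak m^i/\mathfrak m^j)^\sigma\cong\mathfrak m^i/\mathfrak m^j$. This settles all members but $Q$. Applying $\sigma^{-1}$ to both coordinates gives an isomorphism from $Q^\sigma$ onto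
$$Q_{x',y'}=\{c\in P_4^2:x'c_1+y'c_2\in\mathfrak m^3\},\qquad x'=\sigma^{-1}(x),\ y'=\sigma^{-1}(y).$$
Here $x',y'$ generate $\mathfrak m$. Write $(x',y')=(x,y)D$ with $D\in M_2(A)$. Modulo $\mathfrak m$, $D$ is a base change of $\mathfrak m/\mathfrak m^2$, so it is invertible, and as $A$ is local, $D\in GL_2(A)$. Now $c\in Q_{x',y'}$ if and only if $Dc\in Q$. So $Q_{x',y'}=D^{-1}Q\cong Q$ as $A$-modules, $A$ being commutative. Hence $\operatorname{Res}N\cong\bigoplus_g{}^gM\in\operatorname{add}M$. Since $A\mid M$ we have $kG\mid N$, and $kG$ is self-injective. So $N$ is a generator-cogenerator.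

**Step 2.** *We show that $\operatorname{pd}\operatorname{Hom}_{kG}(N,X)\le1$ for every $kG$-module $X$.* For an $A$-module $Y$, an injective copresentation exhibits $\operatorname{Hom}_A(M,Y)$ as the kernel of a map between projective $\operatorname{End}_A(M)$-modules. Its cokernel has projective dimension $\le3$ by Theorem A, so $\operatorname{pd}\operatorname{Hom}_A(M,Y)\le1$.

Let $N_0\to X$ be a right $\operatorname{add}N$-approximation; it is onto, as $kG\mid N$. Let $K$ be its kernel. Since $\operatorname{Hom}_{kG}(N,-)=\operatorname{Hom}_A(M,\operatorname{Res}-)$, the sequence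
$$0\to\operatorname{Hom}_A(M,\operatorname{Res}K)\to\operatorname{Hom}_A(M,\operatorname{Res}N_0)\to\operatorname{Hom}_A(M,\operatorname{Res}X)\to0$$
is exact. The middle term is a projective $\operatorname{End}_A(M)$-module by Step 1, and the right term has projective dimension $\le1$. So $\operatorname{Hom}_A(M,\operatorname{Res}K)$ is projective, and $\operatorname{Res}K\in\operatorname{add}M$ by full faithfulness.

Since $[G:P]$ is invertible in $k$, the multiplication map $kG\otimes_A\operatorname{Res}K\to K$ is split by $\kappa\mapsto[G:P]^{-1}\sum_{gP}g\otimes g^{-1}\kappa$, which does not depend on the coset representatives and is $kG$-linear. So $K$ is a summand of $kG\otimes_A\operatorname{Res}K\in\operatorname{add}N$. Then $0\to\operatorname{Hom}_{kG}(N,K)\to\operatorname{Hom}_{kG}(N,N_0)\to\operatorname{Hom}_{kG}(N,X)\to0$ is a projective resolution.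

**Step 3.** *We deduce $\operatorname{rep.dim}kG\le3$.* Any $\operatorname{End}_{kG}(N)$-module $Y$ has a projective presentation $\operatorname{Hom}(N,N_1)\to\operatorname{Hom}(N,N_0)\to Y\to0$ with $N_0,N_1\in\operatorname{add}N$. It is induced by a map $N_1\to N_0$; let $X$ be the kernel of that map. The kernel of $\operatorname{Hom}(N,N_1)\to\operatorname{Hom}(N,N_0)$ is $\operatorname{Hom}(N,X)$, of projective dimension $\le1$. So $\operatorname{pd}Y\le3$.

**Step 4.** *We show $\operatorname{rep.dim}kG\ge3$.* By Proposition 1(a) it suffices that $kG$ has infinite type. Every $A$-module $Y$ is a direct summand of $\operatorname{Res}(kG\otimes_AY)$, namely the summand of the trivial coset. By the Krull–Schmidt theorem every indecomposable $A$-module is a summand of $\operatorname{Res}X$ for some indecomposable $kG$-module $X$. If there were only finitely many such $X$, then $A$ would have finite type, contradicting Proposition 1(b). $\blacksquare$
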